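# Commuting interval maps without a common periodic point

## 1. The guess: commuting maps share a periodic point

Let $I=[a,b]$ with $a<b$, and let $f,g\colon I\to I$ be continuous with $f\circ g=g\circ f$. Write $f^m$ for the $m$-th iterate. A point $x$ is *periodic* for $f$ if $f^m(x)=x$ for some $m\ge1$, and it is a *common periodic point* of $f$ and $g$ if $f^m(x)=x$ and $g^n(x)=x$ for some $m,n\ge 1$. Must a commuting pair have a common periodic point?

The answer one would first guess is *yes*. Each map alone has a fixed point, since $f(t)-t$ is $\ge0$ at $a$ and $\le0$ at $b$. Commutation makes each map respect the fixed points of the other: if $f(x)=x$, then $f(g(x))=g(f(x))=g(x)$. Let us test the guess.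

If $g=f^n$, every fixed point of $f$ is fixed by $g$.

Let $f$ be nondecreasing. Take $x$ with $g(x)=x$. All $f^n(x)$ are fixed by $g$. The sequence $x,f(x),f^2(x),\dots$ is monotone (increasing if $f(x)\ge x$, decreasing if $f(x)\le x$), so it converges to some $x^*$, and continuity gives $f(x^*)=x^*$, $g(x^*)=x^*$. If $f$ is nonincreasing, then $f(t)-t$ is strictly decreasing, so $f$ has exactly one fixed point $p$. Since $g(p)$ is fixed by $f$, $g(p)=p$.

On $[-1,1]$ take $T_2(x)=2x^2-1$ and $T_3(x)=4x^3-3x$. As $T_n(\cos\varphi)=\cos n\varphi$, both composites are $T_6$. The point $1$ is fixed by both.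

The problem comes from the paper "Invariant means and fixed point properties on completely regular spaces". It is known that two commuting continuous functions on an interval need not have a common *fixed* point. About common periodic points the source (1998) says: "It is not known if such two functions have a common periodic point."

The sensible way to prove the guess is to restrict $g$ to $\mathrm{Fix}(f)$ and look for a periodic point of $g$ there. This works when the fixed point set is small.

**Lemma 1.** A continuous self-map $\psi$ of a nonempty compact countable metric space $K$ has a periodic point.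

*Proof.* The intersection of a chain of nonempty closed sets $A$ with $\psi(A)\subset A$ is again of this kind (nonempty by compactness). So by Zorn's lemma there is a minimal one; call it $A$. It is compact and countable. By the Baire category theorem it is not a countable union of closed sets with empty interior, so one of its points, say $p$, is isolated in $A$. The $\omega$-limit set of $p$ (the set of limits of subsequences of $\psi^n(p)$) is nonempty, closed, mapped into itself by $\psi$, and contained in $A$. By minimality it equals $A$, so it contains $p$. Since $p$ is isolated in $A$ and the orbit stays in $A$, $\psi^n(p)=p$ for some $n\ge1$. $\square$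

Write $\mathbb N=\{0,1,2,\dots\}$. Finite sets count as countable.

**Theorem B(i).** Let $f,g\colon I\to I$ be commuting and continuous. If $\mathrm{Fix}(f^ig^j)$ is countable for some $(i,j)\in\mathbb N^2\setminus\{(0,0)\}$, then $f,g$ have a common periodic point.

*Proof.* Let $h=f^ig^j$ and $K=\mathrm{Fix}(h)$. It is nonempty because $h$ is a continuous self-map of $I$; it is compact and countable; and $f(K)\subset K$, $g(K)\subset K$ because $f,g$ commute with $h$. Lemma 1 for $f|K$ gives $n\ge1$ with $K'=K\cap\mathrm{Fix}(f^n)\neq\emptyset$. The set $K'$ is compact and countable, and $g(K')\subset K'$. Lemma 1 for $g|K'$ gives a point of $K'$ periodic for $g$. It is also periodic for $f$. $\square$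

For instance, commuting polynomials satisfy the guess: if $f\ne\mathrm{id}$, then $\mathrm{Fix}(f)$ is finite, and if $f=\mathrm{id}$, any fixed point of $g$ will do.

The argument stops at Lemma 1, which fails for uncountable compact sets. Take the Cantor set $\{0,1\}^{\mathbb N}$ and let $\psi$ be "add $1$ with carry to the right". On the first $n$ digits $\psi$ acts as addition of $1$ modulo $2^n$, a cycle of length $2^n$. So $\psi$ is continuous, and $\psi^p(x)=x$ with $p\ge1$ would force $2^n\mid p$ for all $n$. Thus $\psi$ has no periodic point. Nothing used so far prevents $g$ from behaving like this on $\mathrm{Fix}(f)$. In fact the guess is false.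

**Theorem A.** On every compact interval $I=[a,b]$, $a<b$, there are continuous $f,g\colon I\to I$ with $f\circ g=g\circ f$ such that no $x\in I$ satisfies $f^m(x)=x$ and $g^n(x)=x$ for some $m,n\ge1$.

**Theorem B.** (i) As stated above; hence in Theorem A every set $\mathrm{Fix}(f^ig^j)$ with $(i,j)\ne(0,0)$ is uncountable. (ii) Every normal Hausdorff space containing an arc carries two commuting continuous self-maps without common periodic point. On $I$ the pair in Theorem A can be chosen uniformly as close as desired to any given constant map $c\in I$.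

Sections 2–11 prove Theorem A, and Section 12 proves Theorem B(ii).

## 2. An arc as an inverse limit of finite paths

We replace the interval by a tower of finite combinatorial objects on which commutation can be checked vertex by vertex.

**Definition (paths and maps).** A *path* $P$ is a finite linear graph with ordered vertices $V(P)=\{v_0<\dots<v_n\}$, $n\ge0$, and edges $\{v_i,v_{i+1}\}$; its realization is $|P|=[0,n]$. A *subpath* is a nonempty set of consecutive vertices with the edges between them; it is *nondegenerate* if it has an edge. $[v,w]$ is the subpath between two vertices, in either order. A *map* $P\to Q$ is a vertex map sending adjacent vertices to equal or adjacent ones, extended affinely to edges. "Monotone" means weakly monotone.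

So a map sends each edge onto an edge or to a vertex. Maps compose, and maps that agree on vertices agree. Example: $0,1,2,3\mapsto 0,1,1,0$ is a map from the path $0<1<2<3$ to the path $0<1$; it collapses the middle edge and folds.

We shall construct paths $P_0$ (one vertex $*$), $P_1$ (one edge), $P_2,\dots$ and maps $\pi_k,F_k,G_k\colon P_{k+1}\to P_k$ for $k\ge0$. The first two requirements are:

- (1) $\pi_k$ is weakly increasing and onto.
- (2) $\pi_kF_{k+1}=F_k\pi_{k+1}$, $\ \pi_kG_{k+1}=G_k\pi_{k+1}$, $\ F_kG_{k+1}=G_kF_{k+1}$.

**Definition (lifts, births, fibers).** By (1), each edge $a$ of $P_k$ is the $\pi_k$-image of exactly one edge of $P_{k+1}$, its *lift*. For $c\in V(P_k)$ the fiber $D_c:=\pi_k^{-1}(c)$ is a subpath of $P_{k+1}$. If $a$ is an edge at $c$, then $D_c^a$ is the endpoint in $D_c$ of the lift of $a$; it is the left or right end vertex of $D_c$ according to whether $a$ is the left or right edge at $c$. Edges of $P_{k+1}$ that are not lifts lie inside some $D_c$ and are *born at level $k+1$*. The edge of $P_1$ is born at level $1$. A lift counts as the same edge at a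 higher level and keeps its birth level.

Example: let $\pi$ send $v_0<v_1<v_2<v_3$ to $0,0,1,1$ on the path with one edge $a=\{0,1\}$. Then the lift of $a$ is $\{v_1,v_2\}$, $D_0=[v_0,v_1]$, $D_0^a=v_1$, $D_1^a=v_2$, and $\{v_0,v_1\},\{v_2,v_3\}$ are born.

The third requirement attaches to each edge a pair of numbers that counts how often it survives.

- (3) Every edge $e$ of $P_k$ $(k\ge1)$ has a label $\lambda(e)=(i,j)\in\mathbb N^2$, unchanged by lifting. If $e$ is born at level $l$, then $\sigma(e):=i+j=l-1$. The image $F_{k-1}e$ is an edge with label $(i-1,j)$ if $i\ge1$, and a vertex if $i=0$. The image $G_{k-1}e$ is an edge with label $(i,j-1)$ if $j\ge1$, and a vertex if $j=0$.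

So an edge labeled $(2,5)$ survives two $F$'s and is collapsed by the third. The edge of $P_1$ must have label $(0,0)$, as $F_0,G_0$ are constant.

Assume now that data with (1)–(3) exist, and put $X=\varprojlim(|P_k|,\pi_k)$, the space of sequences $x=(x_k)$ with $x_k\in|P_k|$ and $\pi_k(x_{k+1})=x_k$, as a subspace of the product.

**Lemma 2.** $X$ is homeomorphic to a nondegenerate compact interval.

*Proof.* An inverse limit of compact connected Hausdorff spaces is compact and connected. As the $\pi_k$ are onto, $X$ projects onto $|P_1|$ and so has at least two points. It suffices to find a continuous injection $h\colon X\to[0,1]$: its image is compact, connected and nondegenerate.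

There are countably many edges, lifts being identified, so we can choose weights $\omega(e)>0$ with total sum at most $1$. Let $h_k\colon|P_k|\to[0,1]$ start at $0$ and map the edges of $P_k$, affinely and in order, onto consecutive intervals of lengths $\omega(e)$. The map $\pi_k$ collapses exactly the edges born at level $k+1$ and maps each lift affinely onto an edge of the same weight. Hence $h_{k+1}(p)-h_k(\pi_kp)$ is the total weight of the newly born edges, or parts of edges, to the left of $p$, and
$$|h_{k+1}-h_k\pi_k|\le\sum_{e\text{ born at }k+1}\omega(e).$$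
These bounds are summable, so $h(x)=\lim h_k(x_k)$ is a uniform limit of continuous functions on $X$, hence continuous.

Let $x\neq x'$, say $x_k<x'_k$, and put $\delta=h_k(x_k')-h_k(x_k)>0$. Let $l\ge k$ and let $\pi\colon|P_l|\to|P_k|$ be the composite of the bonding maps. It is increasing. Since $\pi(x_l)<\pi(x'_l)$, we have $x_l<x_l'$. If $\pi(p)$ lies in the open interval $(x_k,x_k')$, then $x_l<p<x_l'$ by monotonicity. So $(x_l,x_l')$ contains the lifts of all edges and partial edges between $x_k$ and $x_k'$, and these have the same $h$-lengths. Therefore $h_l(x_l')-h_l(x_l)\ge\delta$ for all $l\ge k$, and $h(x')-h(x)\ge\delta>0$. $\square$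

**The maps $f$ and $g$.** Put $f(x)_k=F_k(x_{k+1})$ and $g(x)_k=G_k(x_{k+1})$. By (2),
$$\pi_k(f(x)_{k+1})=\pi_kF_{k+1}(x_{k+2})=F_k\pi_{k+1}(x_{k+2})=F_k(x_{k+1})=f(x)_k,$$
and likewise for $g$. So $f,g\colon X\to X$ are well defined and continuous. Also $(fgx)_k=F_kG_{k+1}(x_{k+2})=G_kF_{k+1}(x_{k+2})=(gfx)_k$, so $fg=gf$.

Call $x\in X$ a *vertex point* if every $x_k$ is a vertex. Both $f$ and $g$ map vertex points to vertex points. The labels make all other points harmless:

**Lemma 3.** Every $f$-periodic point of $X$ is a vertex point.

*Proof.* Suppose $f^m x=x$ with $m\ge1$ and $x_K$ is interior to an edge $e$ with $\lambda(e)=(i,j)$. For all $k\ge K$, $x_k$ is interior to the lift of $e$ to $P_k$, since the only points over the interior of an edge are those interior to its lift. If $i\ge1$, (3) says that for all large $k$ the point $f(x)_k$ is interior to an edge with label $(i-1,j)$. If $i=0$, then $f(x)_k$ is a vertex for all large $k$, hence for all $k$, since the $\pi_k$ map vertices to vertices. Inductively, $f^{i+1}(x)$ is a vertex point. Then so is $f^{m(i+1)}(x)=x$, a contradiction.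 $\square$

## 3. A torus of vertices, and a color that cannot travel around it

What must the tower exclude? Suppose $f^Nx=x=g^Nx$ with $N\ge1$. For $(a,b)\in\mathbb Z^2$ the point $f^ag^bx$, with exponents read modulo $N$, is well defined since $f,g$ commute. It is $f$-periodic, hence a vertex point by Lemma 3. Fix $k$ and put
$$t_{a,b}=(f^ag^bx)_{k+1}\in V(P_{k+1}),\qquad u_{a,b}=(f^ag^bx)_k=\pi_kt_{a,b}\in V(P_k).$$
By the definition of $f$ and $g$,
$$F_kt_{a,b}=u_{a+1,b},\qquad G_kt_{a,b}=u_{a,b+1}.\tag{4}$$
So we get a torus $(\mathbb Z/N)^2$ of vertices of $P_k$, tied together by the vertices $t_{a,b}$ of $P_{k+1}$.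

A coloring could forbid this. Suppose there were $\theta\colon V(P_k)\to\mathbb Z/M$, $M=N^2+1$, such that every $t\in V(P_{k+1})$ satisfies
$$\theta(F_kt)=\theta(\pi_kt)+1\quad\text{or}\quad\theta(G_kt)=\theta(\pi_kt)+1.\tag{5}$$
Then each site $(a,b)$ of the torus has a successor, $(a+1,b)$ or $(a,b+1)$, where the color of $u$ is larger by $1$. Following successors we enter a cycle of some length $L$ with $1\le L\le N^2$, and going around it gives $L\equiv0\pmod{N^2+1}$, which is impossible. For $N=1$ this just says: with two colors, (5) forbids a vertex $t$ with $\pi_kt=F_kt=G_kt=u$, as $\theta(u)\ne\theta(u)+1$.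

So the plan is to build $P_{k+1}$ in such a way that (5) holds. One level $k$ per number $N$ is enough, and step $k$ will take care of $N=\lfloor k/2\rfloor$. We shall get (5) only up to some exceptional $t$ (Section 8 shows where it breaks), and a second mechanism will keep those off the torus.

## 4. Building one floor: states, legal walks, labels

By (2), a vertex $t$ of $P_{k+1}$ over $x=\pi_kt$ with $y=F_kt$, $z=G_kt$ satisfies $\pi_{k-1}y=F_{k-1}x$, $\pi_{k-1}z=G_{k-1}x$ and $G_{k-1}y=F_{k-1}z$. We turn this around and use such pairs $(y,z)$ as vertices.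

**Definition (states, legal walks).** Let $\gamma\colon A\to Q$ and $\phi\colon B\to Q$ be maps of paths. A *state* is a pair $(y,z)\in V(A)\times V(B)$ with $\gamma(y)=\phi(z)$. The *legal moves* between states, with $y,y'$ adjacent and $z,z'$ adjacent, are

- (m1) $(y,z)\to(y',z)$ with $\gamma(y)=\gamma(y')$;
- (m2) $(y,z)\to(y,z')$ with $\phi(z)=\phi(z')$;
- (m3) $(y,z)\to(y',z')$ with $\gamma(y)=\phi(z)\ne\gamma(y')=\phi(z')$.

A *legal walk* is a finite sequence of at least one state, consecutive ones related by legal moves. The reverse of a legal walk is legal.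

Example: let $A$ have vertices $a_0<\dots<a_5$ with $\gamma$-values $0,1,2,1,2,3$, and $B$ vertices $b_0<\dots<b_5$ with $\phi$-values $0,1,0,1,2,3$. From $(a_0,b_0)$ to $(a_5,b_5)$ there is the legal walk
$$(a_0,b_0),(a_1,b_1),(a_0,b_2),(a_1,b_3),(a_2,b_4),(a_3,b_3),(a_4,b_4),(a_5,b_5),$$
with common values $0,1,0,1,2,1,2,3$. Each coordinate has to step back at times so that the other one can proceed.

**The common form of a step.** Let $k\ge1$ and let $P_0,\dots,P_k$ with their maps satisfy (1)–(3). For $x\in V(P_k)$ put $c=F_{k-1}x$, $d=G_{k-1}x$. A *state over $x$* is $(y,z)\in V(D_c)\times V(D_d)$, $D_c,D_d\subset P_k$, with $G_{k-1}y=F_{k-1}z$; that is, $\gamma=G_{k-1}|D_c$ and $\phi=F_{k-1}|D_d$. Choose for every $x$ a legal walk $W_x$ of states over $x$. The vertices of $P_{k+1}$ are the entries of all $W_x$, in order, with $x$ running from left to right. For an entry $(y,z)$ of $W_x$ put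
$$\pi_k=x,\qquad F_k=y,\qquad G_k=z.$$
We require the **crossing rule**: for every edge $e=\{x,x'\}$ of $P_k$ with $\lambda(e)=(i,j)$, the entries of $W_x$ and $W_{x'}$ adjacent across $e$ have

- equal first coordinates if $i=0$; first coordinates $D^a_{F_{k-1}x}$ and $D^a_{F_{k-1}x'}$ with $a=F_{k-1}e$ if $i\ge1$;
- equal second coordinates if $j=0$; second coordinates $D^b_{G_{k-1}x}$ and $D^b_{G_{k-1}x'}$ with $b=G_{k-1}e$ if $j\ge1$.

**Lemma 4.** If the crossing rule holds, then $P_{k+1}$, $\pi_k,F_k,G_k$ satisfy (1)–(3) for suitable labels.

*Proof.* Inside $W_x$ consecutive coordinates are equal or adjacent, because moves are legal. Across $e$ they are equal or are the two ends of a lift. So $F_k,G_k$ are maps, as is $\pi_k$, and (1) is clear. Since $y\in D_c$, we have $\pi_{k-1}F_k=F_{k-1}\pi_k$; since $z\in D_d$, $\pi_{k-1}G_k=G_{k-1}\pi_k$; since entries are states, $F_{k-1}G_k=G_{k-1}F_k$. This is (2).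

Lifts keep their labels. For the lift of $e$, (3) is the crossing rule: if $i\ge1$, $F_k$ maps the lift of $e$ onto the lift of $a$, which has label $(i-1,j)$, and if $i=0$ it collapses it; similarly for $G_k$. An edge inside $W_x$ is labeled according to its move.

- An (m1)-edge along $\varepsilon=yy'$: as $G_{k-1}\varepsilon$ is a vertex, $\lambda(\varepsilon)=(\alpha,0)$. New label $(\alpha+1,0)$. Here $F_k$ maps the edge onto $\varepsilon$, and $G_k$ collapses it.
- An (m2)-edge along $\varepsilon=zz'$: as $F_{k-1}\varepsilon$ is a vertex, $\lambda(\varepsilon)=(0,\beta)$. New label $(0,\beta+1)$. Here $G_k$ maps the edge onto $\varepsilon$, and $F_k$ collapses it.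
- An (m3)-edge along $\varepsilon_1=yy'$ and $\varepsilon_2=zz'$: $G_{k-1}\varepsilon_1=F_{k-1}\varepsilon_2$ is an edge, so $\lambda(\varepsilon_1)=(\alpha,\beta)$ with $\beta\ge1$. The common image has label $(\alpha,\beta-1)$, so $\lambda(\varepsilon_2)=(\alpha+1,\beta-1)$. New label $(\alpha+1,\beta)$. Here $F_k$ maps the edge onto $\varepsilon_1$ with label $(\alpha,\beta)$, and $G_k$ maps it onto $\varepsilon_2$ with label $(\alpha+1,\beta-1)$.

In each case $F_k$ and $G_k$ act as (3) requires. The edges $\varepsilon,\varepsilon_1$ lie in $D_c$ or $D_d$, so they are born at level $k$ and have label sum $k-1$. The new edges, born at level $k+1$, have label sum $k$. So (3) holds. $\square$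

## 5. Moving two coordinates at once

To obey the crossing rule, the walk must reach prescribed states. This section says when that is possible. Throughout, $\gamma\colon A\to Q$ and $\phi\colon B\to Q$ are maps of paths.

The topological input is a separation fact for a disc. Recall that in a compact Hausdorff space two points in different components are separated by a clopen set.

**Lemma 5.** Let $E$ be a closed disc, let $p\neq q\in\partial E$ split $\partial E$ into closed arcs $b,s$, and let $u\colon E\to\mathbb R$ be continuous with $u\le0$ on $b$ and $u\ge0$ on $s$. Then $p,q$ lie in the same component of $u^{-1}(0)$.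

*Proof.* Since $p,q\in b\cap s$, $u(p)=u(q)=0$. If the claim fails, then $u^{-1}(0)=N_1\sqcup N_2$ with $N_1,N_2$ closed, $p\in N_1$, $q\in N_2$. By Tietze there is a continuous $\varphi\colon E\to[-1,1]$ with $\varphi=-1$ on $N_1$ and $\varphi=1$ on $N_2$. Then $(u,\varphi)$ maps $E$ into $\mathbb R^2\setminus\{0\}$, so its restriction to $\partial E$ has winding number $0$.

Let $\kappa\colon\partial E\to\mathbb R$ be continuous, zero at $p,q$, negative on the rest of $b$ and positive on the rest of $s$. The homotopy $((1-t)u+t\kappa,\varphi)$ on $\partial E$ avoids $0$: for $t>0$ the first coordinate vanishes only at $p,q$, where $\varphi=\pm1$; for $t=0$ it vanishes only on $N_1\cup N_2$, where $\varphi=\pm1$. So $(\kappa,\varphi)$ also has winding number $0$. But on $s$ this curve goes from $(0,-1)$ (at $p$) through the right half plane to $(0,1)$ (at $q$), and back along $b$ through the left half plane. Its winding number is $\pm1$, a contradiction. $\square$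

The next lemma turns connectedness into walks.

**Lemma 6.** Let $A'\subset A$, $B'\subset B$ be subpaths. Two states in one component of $\mathcal Z=\{(p,q)\in|A'|\times|B'|:\gamma(p)=\phi(q)\}$ are joined by a legal walk in $A'\times B'$.

*Proof.* Consider the product of an edge of $A'$ and an edge of $B'$. If both maps are constant on their edges, $\mathcal Z$ meets the square in nothing or in the full square, whose sides are (m1) and (m2) segments. If exactly one map is constant, its value is a vertex, and the other map takes this value at one endpoint of its edge or nowhere. So $\mathcal Z$ meets the square in nothing or in one (m1) or (m2) side. If neither is constant, $\mathcal Z$ meets the square in nothing (disjoint image edges), in one state (image edges sharing one vertex), or in an (m3) diagonal (equal image edges). A common side of two squares meets $\mathcal Z$ in nothing, in one of its ends, or completely, so the pieces fit together to a finite cell complex whose vertices are states, whose edges are legal moves and whose 2-cells are full squares. In a finite cell complex two vertices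 of the same component are joined by a path in the 1-skeleton. If $A'$ or $B'$ is a single vertex, the same holds with only segments and states. $\square$

The easiest walking happens when one coordinate sits where its map is monotone.

**Definition (zones).** For a subpath $T\subset Q$, a *$\phi$-zone onto $T$* is a subpath $Z\subset B$ with $\phi|Z$ monotone and $\phi(Z)=T$. A *$\gamma$-zone* is defined in the same way in $A$.

Example: vertices with $\phi$-values $0,0,1,2,2$ form a zone onto $[0,2]$; values $0,1,0,1,2$ do not.

**Lemma 7 (following).** Let $Z\subset B$ be a $\phi$-zone onto $T$, let $y_0,\dots,y_n$ be a sequence in $V(A)$ with consecutive vertices adjacent and all $\gamma(y_i)\in T$, and let $z\in Z$ with $\phi(z)=\gamma(y_0)$. Then there is a legal walk from $(y_0,z)$ to some $(y_n,z')$ whose first coordinates run through $y_0,\dots,y_n$ in order (with pauses) and whose second coordinates stay in $Z$. Two states $(y,z),(y,z')$ with $z,z'\in Z$ are joined by (m2)-moves inside $Z$. The same holds with the roles of the coordinates exchanged.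

*Proof.* Go from $y_i$ to $y_{i+1}$. If $\gamma(y_i)=\gamma(y_{i+1})$, use (m1). Otherwise $\gamma(y_i)\gamma(y_{i+1})$ is an edge of $T$. By monotonicity it is the image of exactly one edge $z_1z_2$ of $Z$, with $\phi(z_1)=\gamma(y_i)$ say. The set $Z\cap\phi^{-1}(\gamma(y_i))$ is a subpath; move the second coordinate inside it to $z_1$ by (m2), then use (m3). The second claim holds since fibers of $\phi|Z$ are subpaths. $\square$

Following controls only one coordinate. The next two lemmas control both.

**Lemma 8 (corner).** Let $\gamma(A)\subset T$, $\phi(B)\subset T$, let $A$ contain a $\gamma$-zone $Y$ onto $T$ and $B$ a $\phi$-zone $Z$ onto $T$, and let $w\in A$, $w'\in B$ be vertices with $\gamma(w)=\phi(w')=\nu$ an end vertex of $T$. Then any state in $Y\times Z$ is joined to $(w,w')$ by a legal walk in $A\times B$.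

*Proof.* By Lemma 7 let the second coordinate run to $w'$ with the first following in $Y$. This reaches $(\bar y,w')$ with $\bar y\in Y$, $\gamma(\bar y)=\nu$. If $\bar y=w$, we are done. If $T$ is one vertex, $\gamma$ is constant on $A$ and (m1)-moves lead to $(w,w')$. Otherwise identify $|T|=[0,\ell]$ with $\nu=\ell>0$, choose $z'\in Z$ with $\phi(z')=0$, and put $A'=[w,\bar y]$, $B'=[w',z']$. Both are nondegenerate, so $|A'|\times|B'|$ is a disc. Let $u=\gamma-\phi$ on it. On the side with second coordinate $w'$, $u=\gamma-\ell\le0$. On the sides with first coordinate $w$ or $\bar y$, $u=\ell-\phi\ge0$. On the side with second coordinate $z'$, $u=\gamma\ge0$. By Lemma 5, $(w,w')$ and $(\bar y,w')$ lie in one component of $u^{-1}(0)$; apply Lemma 6. $\square$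

**Lemma 9 (climb).** Let $A=[w,y^*]$, $B=[w',z^*]$, let $\gamma(A),\phi(B)\subset T$, where $T$ has end vertices $\nu,\rho$, and let $\gamma(w)=\phi(w')=\nu$, $\gamma(y^*)=\phi(z^*)=\rho$. Then $(w,w')$ and $(y^*,z^*)$ are joined by a legal walk.

*Proof.* If $\nu=\rho$, both maps are constant, all pairs are states, and (m1), (m2) suffice. Otherwise identify $|T|=[0,\ell]$ with $\nu=0$, $\rho=\ell$, and let $u=\gamma-\phi$ on the disc $|A|\times|B|$. On the side $y=w$, $u=-\phi\le0$; on the side $z=z^*$, $u=\gamma-\ell\le0$. These sides form one arc from $(w,w')$ to $(y^*,z^*)$. On the sides $z=w'$ and $y=y^*$, forming the other arc, $u=\gamma\ge0$ and $u=\ell-\phi\ge0$. Apply Lemmas 5 and 6. $\square$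

The walk in the example of Section 4 is one that Lemma 9 provides.

## 6. Cores and gates: what is carried through the induction

Parameters, for $k\ge2$: $N_k=0$ for $k\le2$, $N_k=\lfloor k/2\rfloor$ for $k\ge3$; $m_k=N_k$; $M_k=N_k^2+1$; $J_k=(2m_k+1)M_k+2$; $R_k=2J_k-1$. Here $N_k$ is the period excluded in step $k$, $M_k$ the number of colors, $m_k$ the number of rings to be drawn around a core, and $R_k$ the number of sweeps needed for that. For $k=2$: $m=0$, $M=1$, $J=3$, $R=5$.

The walk over $x$ has to know where coordinates may roam so that the other can follow. For this each fiber contains a central part, the core, and lower cores are swept many times by a slightly larger part, the pre-core.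

**Induction hypothesis at level $k\ge2$.** $P_0,\dots,P_k$ and the maps between them are defined with (1)–(3). For $1\le l\le k-1$ nondegenerate subpaths $\mathcal C_c\subset D_c\subset P_l$ $(c\in V(P_{l-1}))$, the *cores*, have been chosen. For $c\in V(P_{k-1})$ put $c_F=F_{k-2}c$, $c_G=G_{k-2}c\in V(P_{k-2})$ and
$$\mathcal T_F(c)=\mathcal C_{c_F},\qquad \mathcal T_G(c)=\mathcal C_{c_G},$$
subpaths of $P_{k-1}$. For each such $c$ there is a subpath $B_c\subset D_c\subset P_k$, the *pre-core*, with (A) and (B):

(A) $F_{k-1}(B_c)\subset\mathcal T_F(c)$, $G_{k-1}(B_c)\subset\mathcal T_G(c)$, and $B_c$ contains disjoint subpaths $S_1<\dots<S_{R_k}$ (*sweep pairs*), each containing an $F_{k-1}$-zone $Z(S)$ onto $\mathcal T_F(c)$ and a $G_{k-1}$-zone $Y(S)$ onto $\mathcal T_G(c)$.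

(B) Let $a$ be an edge of $P_{k-1}$ at $c$, $\lambda(a)=(\alpha,\beta)$, and $\tau^a=[v,D_c^a]$, where $v$ is the end of $B_c$ on the side of $D_c^a$.

- If $\beta=0$: $G_{k-1}(\tau^a)\subset\mathcal T_G(c)$.
- If $\beta\ge1$: let $\nu$ be the end of $\mathcal C_{c_G}$ on the side of $D_{c_G}^{G_{k-2}a}$ (the *gate*). There is a vertex $w\in\tau^a$ with $G_{k-1}([v,w])\subset\mathcal T_G(c)$, $G_{k-1}(w)=\nu$, and $G_{k-1}([w,D_c^a])\subset[\nu,D_{c_G}^{G_{k-2}a}]$.
- The same for $F$, with $\alpha$, $F_{k-1}$, $\mathcal T_F(c)$, $c_F$, $F_{k-2}a$ in place of $\beta$, $G_{k-1}$, $\mathcal T_G(c)$, $c_G$, $G_{k-2}a$.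

In words, (B) says: on the way from the pre-core to the end $D_c^a$, the $G$-image either never leaves the core below, or leaves it once, through the gate on the correct side. Where it finally arrives is forced:
$$\text{if }\beta\ge1,\text{ then } G_{k-1}(D_c^a)=D_{c_G}^{G_{k-2}a};\qquad\text{if }\alpha\ge1,\text{ then } F_{k-1}(D_c^a)=D_{c_F}^{F_{k-2}a}.\tag{6}$$
Indeed, if $\beta\ge1$, $G_{k-1}$ maps the lift of $a$ onto an edge whose $\pi_{k-2}$-image is, by (2), the edge $G_{k-2}a$. So this edge is the lift of $G_{k-2}a$. Its endpoint $G_{k-1}(D_c^a)$ satisfies $\pi_{k-2}G_{k-1}(D_c^a)=G_{k-2}c=c_G$. The same argument works for $F$.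

**Step $k=1$ (building $P_2$, so that the induction can start).** The maps $\pi_0,F_0,G_0$ are constant, $D_*=P_1=:\mathcal C_*$, and the edge of $P_1$ has label $(0,0)$. States over $x\in V(P_1)$ are all pairs in $V(P_1)^2$. Fix $v_0\in V(P_1)$ and $o=(v_0,v_0)$. A *loop*: the first coordinate runs from $v_0$ to the left end of $P_1$, monotonically to the right end, and back to $v_0$, with second coordinate $v_0$; then the second coordinate does the same with first coordinate $v_0$. With $V(P_1)=\{0<1\}$ and $v_0=0$, the loop is
$$(0,0),(1,0),(0,0),(0,1),(0,0),$$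
and by Lemma 4 its edges get labels $(1,0),(1,0),(0,1),(0,1)$. Let $W_x$ be $2R_2=10$ consecutive loops at $o$. All moves are (m1) or (m2), and the crossing rule for the $(0,0)$-edge holds since all walks start and end at $o$. So Lemma 4 gives $P_2$ (it has $41+41$ vertices).

For the hypothesis at level $2$ put $B_x=D_x$ and let $S_i$ be the $(2i-1)$st loop, $1\le i\le R_2$. These are disjoint, as the loops in between have edges. Here $\mathcal T_F(x)=\mathcal T_G(x)=\mathcal C_*=P_1$. In each loop, the part where the first coordinate runs from left to right is an $F_1$-zone onto $P_1$, and the part where the second does is a $G_1$-zone. So (A) holds. (B) holds since the only edge of $P_1$ has label $(0,0)$ and $\mathcal T_F(x)=\mathcal T_G(x)=P_1$.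

## 7. Rings and colors in the fibers of $P_k$

Now let $k\ge2$, assume the hypothesis at level $k$, and write $N,m,M,J$ for $N_k,m_k,M_k,J_k$. This section prepares $P_k$; the next one builds $P_{k+1}$.

**Rings.** Their purpose is to measure how far a vertex is from the core. Fix $c\in V(P_{k-1})$ and use every second sweep pair: $S^{(h)}=S_{2h-1}$, $1\le h\le J$. For $-m\le l\le m$, $0\le r<M$ let
$$h(l,r)=2+(l+m)M+r.$$
These numbers exhaust $2,\dots,J-1$. So $l$ is a block number, central block $l=0$, and each block has one sweep pair for each $r\in\mathbb Z/M$. For $0\le l\le m$ let $K_c^l$ be the smallest subpath containing all $S^{(h(l',r))}$ with $|l'|\le l$. Then $K_c^0\subset\dots\subset K_c^m\subset B_c$; the $S^{(h(\pm l,r))}$ are disjoint from $K_c^{l-1}$ for $1\le l\le m$; and $S^{(1)}<K_c^m<S^{(J)}$. Define the new core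
$$\mathcal C_c:=K_c^0 .$$
It is nondegenerate, since it contains a zone onto a nondegenerate core. For $v\in V(D_c)$ let the *level* $\mathrm{lev}(v)$ be the least $l$ with $v\in K_c^l$, and $m+1$ if $v\notin K_c^m$. If $\mathrm{lev}(v)\ge1$ and $a$ is the edge of $P_{k-1}$ at $c$ on the side of $K_c^0$ where $v$ lies (if it exists), we say that $v$ *lies on the $a$-side*. For $m=1$, $M=2$ we have $J=8$; the used sweep pairs, from left to right, are $S^{(1)}$, block $-1$ ($h=2,3$), block $0$ ($h=4,5$), block $1$ ($h=6,7$), $S^{(8)}$. Vertices of $S^{(4)}$ have level $0$, of $S^{(7)}$ level $1$, of $S^{(8)}$ level $2$.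

For $\epsilon=\pm1$ ($+$ right, $-$ left) and $0\le l\le m$ put
$$Y_c(l,\epsilon,r)=Y(S^{(h(\epsilon l,r))}),\qquad Z_c(l,\epsilon,r)=Z(S^{(h(\epsilon l,r))});$$
for $l=0$ these do not depend on $\epsilon$ and are written $Y_c(0,r),Z_c(0,r)$. Put $Y_c(m+1,+)=Y(S^{(J)})$, $Y_c(m+1,-)=Y(S^{(1)})$, and likewise $Z_c(m+1,\pm)$. The index $r$ is read in $\mathbb Z/M$.

**Colors.** We want $\theta\colon V(P_k)\to\mathbb Z/M$ so that every ring shows every color, and color changes happen only on edges whose label has two positive entries (the crossing rule will need this). If $k=2$, then $M=1$ and $\theta\equiv0$. Let $k\ge3$.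

First, every sweep pair contains an edge with both label entries $\ge1$. Indeed, its $F_{k-1}$-zone maps onto $\mathcal C_{c_F}\subset P_{k-1}$. This core was chosen in step $k-1\ge2$, so it contains a $G_{k-2}$-zone onto a nondegenerate core, hence an edge $\varepsilon$ not collapsed by $G_{k-2}$, that is, $\lambda(\varepsilon)=(\alpha,\beta)$ with $\beta\ge1$. The edge of the $F_{k-1}$-zone mapped onto $\varepsilon$ has label $(\alpha+1,\beta)$.

Choose such an edge $\eta_h$ in the unused sweep pair $S_{2h}$, for $1\le h\le J-1$. Removing all $\eta_h$ cuts $D_c$ into $J$ pieces, the $h$-th containing $S^{(h)}$. Color piece number $h(l,r)$ by $r$, the first piece by $-\sigma(a_L)$ and the last by $-\sigma(a_R)$, where $a_L,a_R$ are the left and right edges of $P_{k-1}$ at $c$ (color $0$ if missing). Two consequences: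

- (C1) If the endpoints of an edge $e$ of $P_k$ have different colors, then both entries of $\lambda(e)$ are $\ge1$. For $k=2$ this is void. For $k\ge3$, an edge inside $D_c$ with differently colored ends is some $\eta_h$, and the lift of an edge $a$ of $P_{k-1}$ has both endpoints colored $-\sigma(a)$.
- (C2) For $k\ge3$: $Y_c(l,\epsilon,r)$ and $Z_c(l,\epsilon,r)$ have color $r$ for $0\le l\le m$. All vertices of $D_c$ from $Y_c(m+1,\epsilon)$ outward to the end $D_c^a$ on that side have color $-\sigma(a)$, and the same holds from $Z_c(m+1,\epsilon)$ outward; in particular $\theta(D_c^a)=-\sigma(a)$.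

## 8. Where color alone stops, and the walks $W_x$

Consider an edge $e=\{x,x'\}$ with $\lambda(e)=(i,j)$, $i,j\ge1$, and $a=F_{k-1}e$, $b=G_{k-1}e$. The crossing rule forces the final states at $e$ to be $(D^a_c,D^b_d)$ over $x$ and the analogous pair over $x'$. Since $\sigma(a)=\sigma(b)=i+j-1$, all four coordinates have color $-(i+j)+1$ by (C2). So (5) holds at the final state over $x$ exactly if $\theta(x)=-(i+j)$. If $e$ is the lift of an edge of $P_{k-1}$, this is true by (C2): this is why the outer pieces are colored by $-\sigma$, which goes up by $1$ under $F$ and under $G$. But if $e$ is born at level $k$, it may fail. Take $k\ge3$ and the edge $e=\eta_h$ between the pieces of numbers $h=h(0,0)$ and $h+1=h(0,1)$. Its ends have the different colors $0$ and $1$, so (5) fails at the final state over at least one of them.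

Such exceptions are unavoidable with this coloring. The way around is to make them expensive: on a walk toward $(D_c^a,D_d^b)$, the coordinates climb through the rings alternately, ring by ring, each time with the other coordinate parked in a zone of the desired color. An exception then can occur only when both coordinates are far from the cores, and the levels of $y$ and $z$ never differ by more than one. In Section 11 we shall see that on a periodic torus a far out coordinate forces a neighboring $t$ to be far out too, with a shifted label, until the torus closes up with the wrong label.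

Now the walks. Let $x\in V(P_k)$, $s=\theta(x)$, $c=F_{k-1}x$, $d=G_{k-1}x$. Since $G_{k-2}F_{k-1}=F_{k-2}G_{k-1}$,
$$c_G=d_F,\qquad \mathcal T:=\mathcal T_G(c)=\mathcal T_F(d)=\mathcal C_{c_G}.\tag{7}$$
Let $Y^0=Y_c(0,s+1)\subset\mathcal C_c$ and $Z^0=Z_d(0,s+1)\subset\mathcal C_d$: a $G_{k-1}$-zone and an $F_{k-1}$-zone, both onto $\mathcal T$. Fix a state $o_x=(y_0,z_0)\in Y^0\times Z^0$ depending only on $(c,d,s)$. Such a state exists, as both zones map onto $\mathcal T$.

**Core walk $\Gamma_x$ (it will be the pre-core over $x$).** A loop at $o_x$: $y$ runs from $y_0$ to the left end of $\mathcal C_c$, monotonically to its right end, and back to $y_0$, with $z$ following in $Z^0$. Lemma 7 applies since $G_{k-1}(\mathcal C_c)\subset\mathcal T$ by (A). Then $z$ returns to $z_0$ by (m2) in $Z^0$. Next $z$ does the same in $\mathcal C_d$ with $y$ following in $Y^0$ (as $F_{k-1}(\mathcal C_d)\subset\mathcal T$ by (A)), and then $y$ returns to $y_0$ by (m1) in $Y^0$. $\Gamma_x$ consists of $2R_{k+1}$ loops.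

**Crossing walk $W_x^e$ (it fulfills the crossing rule at $e$).** Let $e$ be an edge at $x$ and $\lambda(e)=(i,j)$. The walk starts at $o_x$. Let $a=F_{k-1}e$ if $i\ge1$, an edge at $c$ with $\lambda(a)=(i-1,j)$, and $b=G_{k-1}e$ if $j\ge1$, an edge at $d$ with $\lambda(b)=(i,j-1)$.

*Label $(0,0)$.* The walk is trivial, with final state $o_x$.

*Label with $i\ge1$, $j=0$.* $y$ runs straight from $y_0$ to $D_c^a$ with $z$ following in $Z^0$. Lemma 7 applies: the run stays in $B_c\cup\tau^a$; $G_{k-1}(B_c)\subset\mathcal T$ by (A); and as $\lambda(a)=(i-1,0)$, $G_{k-1}(\tau^a)\subset\mathcal T$ by (B). Finally move $z$ inside $Z^0$ by (m2) to the first vertex $z_e$ of $Z^0$ with $F_{k-1}z_e=G_{k-1}(D_c^a)$.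

*Label with $i=0$, $j\ge1$.* Symmetrically, $z$ runs straight from $z_0$ to $D_d^b$ with $y$ following in $Y^0$. This is possible by (A) and by (B) for $F$, as $\lambda(b)=(0,j-1)$. Finally $y$ moves inside $Y^0$ by (m1) to the first vertex $y_e$ of $Y^0$ with $G_{k-1}y_e=F_{k-1}(D_d^b)$.

*Label with $i,j\ge1$.* By (3), $e$ is born at level $i+j+1\ge3$, so $k\ge3$ and $m\ge1$. Let $\epsilon$ be the side of $D_c$ where $D_c^a$ lies and $\epsilon'$ the side of $D_d$ where $D_d^b$ lies. Put
$$Y^l=Y_c(l,\epsilon,s+1),\quad Z^l=Z_d(l,\epsilon',s+1)\quad(0\le l\le m),\qquad Y^{m+1}=Y_c(m+1,\epsilon),\quad Z^{m+1}=Z_d(m+1,\epsilon').$$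
All $Y^l$ are $G_{k-1}$-zones onto $\mathcal T$ and all $Z^l$ are $F_{k-1}$-zones onto $\mathcal T$; with growing $l$ they lie farther out on their side. For $l=0,\dots,m$ do successively:

- $(\alpha_l)$ $y$ runs straight outward from its position in $Y^l$ to the nearest vertex of $Y^{l+1}$, $z$ following in $Z^l$;
- $(\beta_l)$ $z$ runs straight outward from its position in $Z^l$ to the nearest vertex of $Z^{l+1}$, $y$ following in $Y^{l+1}$.

All this happens within $B_c,B_d$, whose images under $G_{k-1}$, $F_{k-1}$ lie in $\mathcal T$ by (A), so Lemma 7 applies. We end in $Y^{m+1}\times Z^{m+1}$. Two more phases follow.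

- $(\gamma)$ Go to the gate. As $\lambda(a)=(i-1,j)$ with $j\ge1$, (B) for $G$ gives a vertex $w\in\tau^a$. As $\lambda(b)=(i,j-1)$ with $i\ge1$, (B) for $F$ gives a vertex $w'\in\tau^b$. We have $G_{k-2}a=G_{k-2}F_{k-1}e=F_{k-2}G_{k-1}e=F_{k-2}b$ and $c_G=d_F$, so the two gates coincide: $G_{k-1}w=F_{k-1}w'=\nu$ is the same end of $\mathcal T=\mathcal C_{c_G}$. Apply Lemma 8, with $T=\mathcal T$, on the subpath from the innermost vertex of $Y^{m+1}$ to $w$ and the subpath from the innermost vertex of $Z^{m+1}$ to $w'$. Their images lie in $\mathcal T$ by (A) and (B), and they contain $Y^{m+1}$ and $Z^{m+1}$, since $w$ and $w'$ lie in $\tau^a$ and $\tau^b$. This reaches $(w,w')$.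
- $(\delta)$ Go from the gate to the end. Apply Lemma 9 on $[w,D_c^a]$ and $[w',D_d^b]$ with $T=[\nu,D_{c_G}^{G_{k-2}a}]$. The images lie in $T$ by (B), and by (6) both $G_{k-1}(D_c^a)$ and $F_{k-1}(D_d^b)$ are $D_{c_G}^{G_{k-2}a}$. This reaches $(D_c^a,D_d^b)$.

**Definition of $W_x$.** The reverse of $W_x^{e_-}$, then $\Gamma_x$, then $W_x^{e_+}$, glued at $o_x$, where $e_-,e_+$ are the left and right edges at $x$ (omitted if missing).

**Verification of the crossing rule.** Let $e=\{x,x'\}$, $\lambda(e)=(i,j)$, and write $c'=F_{k-1}x'$, $d'=G_{k-1}x'$. The entries adjacent across $e$ are the final states of $W_x^e$ and $W_{x'}^e$.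

- Label $(0,0)$: $e$ is collapsed by both maps, so $c=c'$, $d=d'$, and by (C1) $\theta(x)=\theta(x')$. Hence $o_x=o_{x'}$.
- $i\ge1$, $j=0$: $d=d'$, and $\theta(x)=\theta(x')$ by (C1), so $Z^0$ is the same for $x$ and $x'$. The lift of $a$ has label $(i-1,0)$ and is collapsed by $G_{k-1}$, so $G_{k-1}(D_c^a)=G_{k-1}(D_{c'}^a)$ and the same $z_e$ results. The final states are $(D_c^a,z_e)$ and $(D_{c'}^a,z_e)$.
- $i=0$, $j\ge1$: symmetrically, $c=c'$ and $\theta(x)=\theta(x')$, so $Y^0$ is the same. The lift of $b$ has label $(0,j-1)$, so $F_{k-1}(D_d^b)=F_{k-1}(D_{d'}^b)$ and $y_e$ is the same. The final states are $(y_e,D_d^b)$ and $(y_e,D_{d'}^b)$.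
- $i,j\ge1$: the final states are $(D_c^a,D_d^b)$ and $(D_{c'}^a,D_{d'}^b)$.

By Lemma 4, $P_{k+1}$ and its maps are defined with (1)–(3).

## 9. The hypothesis passes to level $k+1$

For $x\in V(P_k)$ the cores prescribed at level $k+1$ are $\mathcal T_F(x)=\mathcal C_c$ and $\mathcal T_G(x)=\mathcal C_d$, with $c=F_{k-1}x$, $d=G_{k-1}x$ as before. Let $B_x$ be the subpath of entries of $\Gamma_x$, and let $S_i$ be the $(2i-1)$st loop of $\Gamma_x$, $1\le i\le R_{k+1}$. These are disjoint, as the loops in between have edges.

**Check of (A).** On a loop, the part where $y$ runs from the left to the right end of $\mathcal C_c$ is an $F_k$-zone onto $\mathcal C_c$ (pauses are allowed, since monotone is weak). Similarly there is a $G_k$-zone onto $\mathcal C_d$. Coordinates on $\Gamma_x$ stay in $\mathcal C_c\times\mathcal C_d$, because $Y^0\subset\mathcal C_c$ and $Z^0\subset\mathcal C_d$.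

**Check of (B).** Let $e$ be an edge of $P_k$ at $x$, $\lambda(e)=(i,j)$. Then $\tau^e$ consists of the entries of $W_x^e$, and $v$ is the copy of $o_x$ at that end of $\Gamma_x$. Consider $G_k$, that is, the coordinate $z$.

If $j=0$, then $z\in Z^0\subset\mathcal C_d$ throughout, as required.

If $j\ge1$, we claim that $z$ starts in $\mathcal C_d=K_d^0$, leaves it exactly once, in the direction of $D_d^b$, and never returns. For $i=0$, $z$ runs straight to $D_d^b$ and stays there, and $D_d^b\notin\mathcal C_d$ because $S^{(1)}<K_d^m<S^{(J)}$. For $i\ge1$, $z\in Z^0$ during $(\alpha_0)$, and $z$ runs straight from $Z^0$ to $Z^1$ during $(\beta_0)$. Since $m\ge1$, $Z^1$ is disjoint from $K_d^0$. Afterwards $z$ lies in the subpath from $Z^1$ outward to $D_d^b$, which is disjoint from $K_d^0$. This proves the claim. So let $w$ be the last entry with $z\in\mathcal C_d$. Up to $w$ we have $z\in\mathcal C_d$; at $w$, $z$ is the end of $\mathcal C_d$ on the side of $D_d^b$; and afterwards $z$ lies between this end and $D_d^b$. As $x_G=d$ and $G_{k-1}e=b$, this is exactly (B) for $G$ at level $k+1$.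

For $F$ and the coordinate $y$: if $i=0$, then $y\in Y^0\subset\mathcal C_c$ throughout. If $i\ge1$, $y$ leaves $\mathcal C_c$ exactly once, toward $D_c^a$: during its straight run if $j=0$, and during $(\alpha_0)$ if $j\ge1$. In the second case $Y^1$ is disjoint from $K_c^0$, and later $y$ stays in the subpath from $Y^1$ outward to $D_c^a$. The last entry with $y\in\mathcal C_c$ serves as $w$.

The induction is complete, so data with (1)–(3) exist. Section 2 now provides an arc $X$ and commuting continuous maps $f,g\colon X\to X$.

## 10. What a state knows about its level, side and color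

**Lemma 10.** Let $k\ge3$, $t\in V(P_{k+1})$, $x=\pi_kt$, $y=F_kt$, $z=G_kt$. Levels and colors are those of step $k$.

- (S1) If $\mathrm{lev}(y)\ge1$, then $t$ is not in $\Gamma_x$ and is an entry of the crossing walk of exactly one edge $e$ at $x$; its label $(i,j)$ has $i\ge1$, and $y$ lies on the $F_{k-1}e$-side. If $\mathrm{lev}(z)\ge1$, the same holds with $j\ge1$ and $z$ on the $G_{k-1}e$-side.
- (S2) In a crossing walk with $i,j\ge1$: $\mathrm{lev}(z)\le\mathrm{lev}(y)\le\mathrm{lev}(z)+1$.
- (S3) Either $\theta(y)=\theta(x)+1$, or $\theta(z)=\theta(x)+1$, or $t$ is *exceptional*: it lies in the crossing walk of an edge $e$ at $x$ born at level $k$ with $i,j\ge1$, and $\mathrm{lev}(y)=m+1$, $\mathrm{lev}(z)\ge m$.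

*Proof.* (S1) On $\Gamma_x$, $y\in K_c^0$ and $z\in K_d^0$, so both levels are $0$. The two crossing walks at $x$ share with $\Gamma_x$ and with each other no entries except possibly the end entries of $\Gamma_x$, which are copies of $o_x$. So an entry outside $\Gamma_x$ is in the crossing walk of exactly one edge $e$. If $i=0$, then $y\in Y^0$ has level $0$. If $i\ge1$, then $y$ starts in $K_c^0$, and all its positions outside $K_c^0$ are on the side of $D_c^a$, $a=F_{k-1}e$. The same argument works for $z$.

(S2) In $(\alpha_l)$, $y$ lies in the subpath from $Y^l$ to the nearest vertex of $Y^{l+1}$. This subpath is contained in $K_c^{l+1}$ if $l<m$ and disjoint from $K_c^{l-1}$ if $l\ge1$. So $\mathrm{lev}(y)\in\{l,l+1\}$, while $z\in Z^l$ has $\mathrm{lev}(z)=l$. In $(\beta_l)$, $y\in Y^{l+1}$ has $\mathrm{lev}(y)=l+1$, and likewise $\mathrm{lev}(z)\in\{l,l+1\}$. In $(\gamma)$ and $(\delta)$ all coordinates lie outside $K_c^m$ and $K_d^m$, so both levels are $m+1$.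

(S3) Let $s=\theta(x)$. On $\Gamma_x$, and on crossing walks with $i=0$ or $j=0$, one coordinate lies in $Y^0$ or $Z^0$, which have color $s+1$ by (C2). Let $i,j\ge1$. In $(\alpha_l)$, $l\le m$, $z\in Z^l$ has color $s+1$. In $(\beta_l)$, $l<m$, $y\in Y^{l+1}$ has color $s+1$. In $(\beta_m),(\gamma),(\delta)$ we have $\mathrm{lev}(y)=m+1$ and $\mathrm{lev}(z)\ge m$, and $y$ lies in the part from $Y^{m+1}$ outward, so by (C2)
$$\theta(y)=-\sigma(a)=-(i+j)+1.$$
If $e$ is born at level $k$, $t$ is exceptional. If not, $e$ is the lift of an edge $e'$ of $P_{k-1}$ with $\sigma(e')=i+j$, and $x=D^{e'}_{\pi_{k-1}x}$. So $\theta(x)=-(i+j)$ by (C2), and $\theta(y)=\theta(x)+1$. $\square$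

## 11. Exceptions cannot live on a torus: proof of Theorem A

Suppose $x\in X$, $f^{m'}x=x$, $g^{n'}x=x$ with $m',n'\ge1$. Put $N=m'n'\ge1$, so $f^Nx=g^Nx=x$. Choose $k=3$ if $N=1$, and $k=2N$ if $N\ge2$. Then $k\ge3$, $N_k=N$, $k\ge2N$, $m=N$, $M=N^2+1$. Define $t_{a,b}$ and $u_{a,b}$ for this $k$ as in Section 3; they are vertices, depend only on $(a,b)$ modulo $N$, and satisfy (4).

**Lemma 11.** No $t_{a,b}$ is exceptional.

*Proof.* Replacing $x$ by some $f^ag^bx$, suppose that $t_{0,0}$ is exceptional, with edge $e_0$ and $\lambda(e_0)=(p,q)$, $p,q\ge1$. As $e_0$ is born at level $k$, $p+q=k-1\ge2N-1$, so $p\ge N$ or $q\ge N$. The mechanism in both cases: a vertex $u$ of the torus is the first coordinate of one $t$ and the second coordinate of another, so its level and side transfer information from one $t$ to a diagonal neighbor.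

**Case $p\ge N$ (walk along $(a,-a)$; levels do not drop).** By induction on $0\le a\le N$ we show: $t_{a,-a}$ is an entry, outside $\Gamma_{u_{a,-a}}$, of the crossing walk of an edge $e_a$ at $u_{a,-a}$ with $\lambda(e_a)=(p-a,q+a)$; and if $a\le N-1$, then $\mathrm{lev}(u_{a+1,-a})=m+1$ and $u_{a+1,-a}$ lies on the $F_{k-1}e_a$-side.

For $a=0$: $u_{1,0}=F_kt_{0,0}$ has level $m+1$ because $t_{0,0}$ is exceptional, and the rest is (S1).

Assume this for some $a\le N-1$. By (4), $u_{a+1,-a}=G_kt_{a+1,-a-1}$, and its level is $m+1\ge1$. By (S1), $t_{a+1,-a-1}$ lies, outside the core walk, in the crossing walk of exactly one edge $e_{a+1}$ at $u_{a+1,-a-1}$; the label of $e_{a+1}$ has second entry $\ge1$; and $u_{a+1,-a}$ lies on the $G_{k-1}e_{a+1}$-side. It also lies on the $F_{k-1}e_a$-side. The edge of $P_{k-1}$ at $\pi_{k-1}u_{a+1,-a}$ on a given side is unique, so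
$$G_{k-1}e_{a+1}=F_{k-1}e_a .$$
By (3) this edge has label $(p-a-1,q+a)$ (note $p-a\ge1$), hence $\lambda(e_{a+1})=(p-a-1,q+a+1)$. If $a+1\le N-1$, then $p-a-1\ge1$, so both entries of $\lambda(e_{a+1})$ are $\ge1$, and (S2) gives
$$\mathrm{lev}(u_{a+2,-a-1})=\mathrm{lev}(F_kt_{a+1,-a-1})\ge\mathrm{lev}(G_kt_{a+1,-a-1})=\mathrm{lev}(u_{a+1,-a})=m+1 .$$
Its side is given by (S1). This completes the induction.

For $a=N$: $t_{N,-N}=t_{0,0}$, so $e_N=e_0$ by the uniqueness in (S1). But $\lambda(e_N)=(p-N,q+N)\neq(p,q)$, a contradiction.

**Case $q\ge N$ (walk along $(-a,a)$; one level may be lost per step).** By induction on $0\le a\le N$ we show: $t_{-a,a}$ is an entry, outside the core walk, of the crossing walk of an edge $e_a$ at $u_{-a,a}$ with $\lambda(e_a)=(p+a,q-a)$; and if $a\le N-1$, then $\mathrm{lev}(u_{-a,a+1})\ge N-a\ge1$ and $u_{-a,a+1}$ lies on the $G_{k-1}e_a$-side.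

For $a=0$: $\mathrm{lev}(u_{0,1})=\mathrm{lev}(G_kt_{0,0})\ge m=N$, and the rest is (S1).

Assume this for some $a\le N-1$. By (4), $u_{-a,a+1}=F_kt_{-a-1,a+1}$, with level $\ge1$. By (S1), $t_{-a-1,a+1}$ lies, outside the core walk, in the crossing walk of exactly one edge $e_{a+1}$ at $u_{-a-1,a+1}$, whose label has first entry $\ge1$, and $u_{-a,a+1}$ lies on the $F_{k-1}e_{a+1}$-side. As before, $F_{k-1}e_{a+1}=G_{k-1}e_a$. This edge has label $(p+a,q-a-1)$, so $\lambda(e_{a+1})=(p+a+1,q-a-1)$. If $a+1\le N-1$, then $q-a-1\ge1$, and (S2) gives
$$\mathrm{lev}(u_{-a-1,a+2})=\mathrm{lev}(G_kt_{-a-1,a+1})\ge\mathrm{lev}(F_kt_{-a-1,a+1})-1\ge(N-a)-1\ge1 .$$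
Its side is given by (S1). This completes the induction; it is here that $m=N$ rings are needed.

For $a=N$ we get $t_{-N,N}=t_{0,0}$, hence $e_N=e_0$, but $\lambda(e_N)=(p+N,q-N)\ne(p,q)$, a contradiction. $\square$

**End of the proof of Theorem A.** By (S3) and Lemma 11, condition (5) holds at every $t_{a,b}$. So by (4) each site $(a,b)$ of the torus $(\mathbb Z/N)^2$ has a successor, $(a+1,b)$ or $(a,b+1)$, at which $\theta(u)$ is larger by $1$ in $\mathbb Z/M$. Following successors we run into a cycle of some length $L$, $1\le L\le N^2$, and going around it gives $L\equiv0\pmod{N^2+1}$, which is impossible. So $f,g$ have no common periodic point on $X$. Conjugating $f$ and $g$ by a homeomorphism $X\cong[a,b]$ (Lemma 2) gives the maps of Theorem A. Not every pair of commuting continuous maps of an interval has a common periodic point. $\blacksquare$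

By Theorem B(i), for such a pair every $\mathrm{Fix}(f^ig^j)$ with $(i,j)\neq(0,0)$ is uncountable.

## 12. Normal spaces containing an arc, and pairs near a constant

It remains to prove Theorem B(ii). Recall that an arc is a space homeomorphic to a nondegenerate compact interval, and that by Tietze's theorem a continuous map from a closed subset of a normal space to such an interval extends to the whole space.

**Proof of Theorem B(ii).** Let $E$ be normal Hausdorff and $A\subset E$ an arc. As $A$ is compact, it is closed in $E$. By Tietze the identity of $A$ extends to a retraction $r\colon E\to A$. Let $f,g\colon A\to A$ be as in Theorem A, transported to $A$, and put $\tilde f=f\circ r$, $\tilde g=g\circ r$. Since $r$ is the identity on $A$,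
$$\tilde f\tilde g=f\,r\,g\,r=fg\,r=gf\,r=g\,r\,f\,r=\tilde g\tilde f .$$
A common periodic point of $\tilde f,\tilde g$ lies in $\tilde f(E)\subset A$. On $A$ we have $\tilde f=f$ and $\tilde g=g$, so it would be a common periodic point of $f$ and $g$. There is none.

For the last statement take $E=I$ and let $A\subset I$ be a short nondegenerate interval containing $c$. Both $\tilde f$ and $\tilde g$ take values in $A$, so they are uniformly within the length of $A$ of the constant map $c$. $\blacksquare$
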